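# The curse of dimensionality for the extreme $L_1$ discrepancy, with exact exponential rates

## 1. One point in the unit interval

Put a single point $t\in(0,1)$ into the unit interval and give it weight $1$. For every test interval $[x,y)$ with $0\le x\le y\le 1$, compare the weight that the interval catches, which is $1$ or $0$, with its length $y-x$. The error of the test is $\mathbf 1[x\le t<y]-(y-x)$. Let us integrate the absolute error over all $x\le y$.

The intervals that miss $t$ are those with $y\le t$ and those with $x>t$. On them the absolute error is $y-x$, and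
$$\iint_{0\le x\le y\le t}(y-x)\,dx\,dy=\int_0^t\frac{y^2}{2}\,dy=\frac{t^3}{6}.$$
By symmetry the second family gives $(1-t)^3/6$. The intervals that contain $t$ form the rectangle $x\in[0,t]$, $y\in(t,1]$ of area $u=t(1-t)$. On it the absolute error is $1-(y-x)$. The mean of $y$ is $\frac{1+t}2$ and the mean of $x$ is $\frac t2$, so $y-x$ has mean $\frac12$, and this rectangle contributes $\frac u2$. Since $t^3+(1-t)^3=1-3u$, the total is
$$\frac{1-3u}{6}+\frac{u}{2}=\frac16 .$$

With no point at all, the integrated error is $\iint_{x\le y}(y-x)\,dx\,dy=\frac16$. So a single point of weight $1$, *wherever we put it*, is exactly as bad as no point.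

The same computation works in $[0,1)^d$. Test against boxes $B=\prod_j[x_j,y_j)$ with volume $v(B)$. For one point $\boldsymbol t$ of weight $1$ the integrated error is
$$\int_{B\not\ni\boldsymbol t}v+\int_{B\ni\boldsymbol t}(1-v)=\int v+\int_{B\ni\boldsymbol t}1-2\int_{B\ni\boldsymbol t}v=6^{-d}+\prod_j t_j(1-t_j)-2\cdot2^{-d}\prod_jt_j(1-t_j),$$
because all three integrals factor over coordinates. Dividing by the error $6^{-d}$ of the empty set gives
$$1+(1-2^{1-d})\prod_{j=1}^d6t_j(1-t_j).\tag{1}$$
For $d=2$ and $\boldsymbol t=(\frac12,\frac12)$ this is $1+\frac12\cdot\frac94=\frac{17}8$. In dimension two, one point of weight $1$ inside the square is worse than nothing.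

The weight is to blame. Return to $d=1$, $t=\frac12$, and use weight $\frac12$. The missed intervals contribute $2\cdot\frac{1}{48}=\frac1{24}$ as before. On the intervals that contain $t$, the variable $z=y-x-\frac12$ has the triangular density $2-4|z|$ on $[-\frac12,\frac12]$ under the uniform law on the square, so the mean of $|z|$ is $2\int_0^{1/2}z(2-4z)\,dz=\frac16$. With area $\frac14$ the contribution is $\frac1{24}$. The total is $\frac1{12}$, half of the initial error.

Two effects are visible. Boxes that contain no point are charged their full volume. Boxes that contain a point are charged too, if the weight of that point is much larger than the volume of the box. How many points do we need in $[0,1)^d$ to push the integrated error below a fixed fraction $\varepsilon$ of the initial error $6^{-d}$? Does this number have to grow exponentially with $d$, and if so, at what rate?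

## 2. Extreme discrepancy, its inverse, and three theorems

For $\boldsymbol x,\boldsymbol y\in[0,1]^d$ write $\boldsymbol x\le\boldsymbol y$ for the componentwise order, $B=[\boldsymbol x,\boldsymbol y)=\prod_{j}[x_j,y_j)$, $v=v(B)=\mathrm{vol}(B)$ and $dB=d\boldsymbol x\,d\boldsymbol y$. All integrals over boxes run over $\boldsymbol x\le\boldsymbol y$.

**Definition (extreme $L_p$ discrepancy).** For a finite multiset $\mathcal P=\{\boldsymbol t_1,\dots,\boldsymbol t_N\}\subset[0,1)^d$ put
$$\Delta_{\mathcal P}(B)=\frac{\#\{n\le N:\boldsymbol t_n\in B\}}N-v(B),\qquad L_{p,N}^{\mathrm{extr}}(\mathcal P)=\Big(\int|\Delta_{\mathcal P}(B)|^p\,dB\Big)^{1/p}\quad(1\le p<\infty).$$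
For $p=\infty$ the integral is replaced by the supremum of $|\Delta_{\mathcal P}(B)|$.

**Definition (initial discrepancy and inverse).** The initial discrepancy is that of the empty set,
$$L_{p,0}^{\mathrm{extr}}(d)=\Big(\int v(B)^p\,dB\Big)^{1/p}=\Big(\frac1{(p+1)(p+2)}\Big)^{d/p},$$
and $1$ for $p=\infty$. For $\varepsilon\in(0,1)$ the inverse is
$$N_p^{\mathrm{extr}}(\varepsilon,d)=\min\{N\in\mathbb N:\ \exists\,\mathcal P\subset[0,1)^d,\ |\mathcal P|=N,\ L_{p,N}^{\mathrm{extr}}(\mathcal P)\le\varepsilon L_{p,0}^{\mathrm{extr}}(d)\}.$$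

The value of the initial discrepancy comes from $\iint_{0\le x\le y\le1}(y-x)^p\,dx\,dy=\frac1{(p+1)(p+2)}$ in each coordinate. As an example, Section 1 shows that for $d=1$, $p=1$ one point strictly inside the interval gives the ratio exactly $1$. A point at $0$ lies in $[x,y)$ only for $x=0$, a null set of intervals, so it also gives the ratio $1$. Hence $N_1^{\mathrm{extr}}(\varepsilon,1)\ge2$ for every $\varepsilon\in(0,1)$.

**Definition (curse of dimensionality).** The extreme $L_p$ discrepancy suffers from the curse of dimensionality if there are constants $C>1$ and $\varepsilon_0>0$ such that $N_p^{\mathrm{extr}}(\varepsilon,d)\ge C^d$ for all $\varepsilon\in(0,\varepsilon_0)$ and infinitely many $d\in\mathbb N$.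

The problem comes from "Extreme $Lp$ discrepancy, numerical integration and the curse of dimensionality". There it is known that the case $p=\infty$ is polynomially tractable, that every $p\in(1,\infty)$ suffers from the curse, and the case $p=1$ is asked. The answer for $p=1$ is yes.

It is convenient to allow weights. For points $\boldsymbol t_1,\dots,\boldsymbol t_N\in[0,1)^d$ and real weights $a_1,\dots,a_N$ put
$$\Delta(B)=\sum_na_n\mathbf 1[\boldsymbol t_n\in B]-v(B),\qquad e_p=\frac{\big(\int|\Delta(B)|^p\,dB\big)^{1/p}}{L_{p,0}^{\mathrm{extr}}(d)} .$$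
We call $e_p$ the normalized error. The extreme discrepancy is the case $a_n=1/N$, and then the condition in the definition of the inverse reads $e_p\le\varepsilon$.

**Theorem 1.** For all $d,N\in\mathbb N$, all points $\boldsymbol t_n\in[0,1)^d$ and all real weights $a_n$, the normalized $L_1$ error satisfies $e_1\ge1-N(3/4)^d$. Consequently
$$N_1^{\mathrm{extr}}(\varepsilon,d)\ge(1-\varepsilon)(4/3)^d\qquad\text{for all }\varepsilon\in(0,1),\ d\in\mathbb N,$$
and the extreme $L_1$ discrepancy suffers from the curse of dimensionality. More generally, for every $1\le p<\infty$, $N_p^{\mathrm{extr}}(\varepsilon,d)\ge(1-\varepsilon^p)(1-2^{-p-1})^{-d}$.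

**Theorem 2.** For all $\varepsilon\in(0,1)$ and $d\in\mathbb N$, with $\sigma=\sqrt{13}/6$,
$$\tfrac12\exp\Big(\tfrac56d-\sigma\sqrt{\tfrac{\varepsilon}{1-\varepsilon}\,d}\Big)\le N_1^{\mathrm{extr}}(\varepsilon,d)\le\Big\lceil\tfrac4{\varepsilon^2}\exp\Big(\tfrac56d+\sigma\sqrt{(\tfrac4\varepsilon-1)\,d}\Big)\Big\rceil.$$
In particular $\lim_{d\to\infty}N_1^{\mathrm{extr}}(\varepsilon,d)^{1/d}=e^{5/6}\approx2.301$ for every $\varepsilon\in(0,1)$. Moreover, with $\Phi$ the standard normal distribution function, all limit points of $\big(\log N_1^{\mathrm{extr}}(\varepsilon,d)-\frac56d\big)/(\sigma\sqrt d)$ lie in $[\Phi^{-1}(1-\varepsilon),\Phi^{-1}(1-\varepsilon/2)]$.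

Let $N_1^+(\varepsilon,d)$ be the least $N$ for which there are points $\boldsymbol t_n\in[0,1)^d$ and weights $a_n\ge0$, $n\le N$, with $e_1\le\varepsilon$. The weights need not sum to $1$.

**Theorem 3.** Let $I=\frac52-\log6\approx0.708$. For every fixed $\varepsilon\in(0,1)$,
$$\log N_1^+(\varepsilon,d)=I\,d+O_\varepsilon(\sqrt d),\qquad\text{so}\quad\lim_{d\to\infty}N_1^+(\varepsilon,d)^{1/d}=e^{5/2}/6\approx2.030.$$

## 3. Drawing a box with density proportional to a power of its volume

Everything becomes transparent once the normalized error is read as an expectation.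

**Definition (the law $\mu_p$).** For $1\le p<\infty$ let $\mu_p$ be the probability measure on boxes with density $((p+1)(p+2))^dv(B)^p$ with respect to $dB$. Put $\mu=\mu_1$, which has density $6^dv$.

This is a product over coordinates of the laws with density $(p+1)(p+2)(y-x)^p$ on $0\le x\le y\le1$, so under $\mu_p$ the $d$ sides are independent and identically distributed. Since $v>0$ holds $\mu_p$-almost surely, we may write $|\Delta|^p=|\Delta/v|^pv^p$, and then
$$e_p^p=((p+1)(p+2))^d\int|\Delta(B)|^p\,dB=\int\Big|\frac{\Delta(B)}{v(B)}\Big|^p\,d\mu_p(B).\tag{2}$$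
So $e_1$ is the average *relative* error over a $\mu$-random box.

**The side-length law.** For fixed $\ell\in[0,1]$ the pairs with $y-x=\ell$ form a segment parametrized by $x\in[0,1-\ell]$, so under $\mu_p$ each side length $\ell=y-x$ has density $(p+1)(p+2)\ell^p(1-\ell)$. Hence for $s\ge0$
$$E\,\ell^s=(p+1)(p+2)\Big(\frac1{p+1+s}-\frac1{p+2+s}\Big)=\frac{p+1}{p+1+s}\cdot\frac{p+2}{p+2+s}.\tag{3}$$
An exponential variable $T$ of rate $r$ has $E\,e^{-sT}=\frac r{r+s}$. Laplace transforms determine laws on $[0,\infty)$, so $-\log\ell$ is distributed as a sum of two independent exponential variables of rates $p+1$ and $p+2$. Put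
$$V=-\log v(B).$$
Under $\mu_p$, $V$ is a sum of $d$ i.i.d. variables with mean $\frac1{p+1}+\frac1{p+2}$ and variance $\frac1{(p+1)^2}+\frac1{(p+2)^2}$. For $p=1$ the mean is $\frac56$ and the variance is $\sigma^2=\frac14+\frac19=\frac{13}{36}$.

As an example, take $p=1$. By (3) with $s=1$ the mean volume is $E_\mu v=2^{-d}$. But $V$ concentrates around $\frac56d$, so a typical $\mu$-random box has volume about $e^{-5d/6}\approx0.435^d$, exponentially smaller than the mean. The mean is carried by rare large boxes. For $L_1$ the typical box is what counts, because (2) averages a relative error.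

**Cantelli's inequality.** If $X$ has mean $0$ and variance $S^2$, then for $a>0$
$$P(X\ge a)\le\frac{S^2}{S^2+a^2}.\tag{4}$$
Indeed, for $b\ge0$ we have $P(X\ge a)\le P((X+b)^2\ge(a+b)^2)\le\frac{S^2+b^2}{(a+b)^2}$ by Markov's inequality, and $b=S^2/a$ gives (4). The same bound holds for $P(X\le-a)$.

## 4. Boxes that contain no point

**Step 1. From missed boxes to a lower bound.** This step reduces Theorem 1 to a probability for a single point. If $B$ contains none of the points, then $\Delta(B)=-v(B)$ whatever the weights are, so the integrand in (2) equals $1$. By the union bound,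
$$e_p^p\ge\mu_p(\text{no }\boldsymbol t_n\in B)\ge1-\sum_{n=1}^N\mu_p(\boldsymbol t_n\in B).\tag{5}$$

**Step 2. The probability that a random box catches a given point.** The goal is a bound, exponentially small in $d$, that is uniform in the point. In one dimension, for $x\le y$, the event $t\notin[x,y)$ is the disjoint union of $y\le t$ and $x>t$. We have
$$\iint_{0\le x\le y\le t}(y-x)^p\,dx\,dy=\int_0^t\frac{y^{p+1}}{p+1}\,dy=\frac{t^{p+2}}{(p+1)(p+2)},$$
and the event $x>t$ gives the same with $1-t$ in place of $t$. So the one-dimensional probability of $t\in[x,y)$ is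
$$1-t^{p+2}-(1-t)^{p+2}\le1-2\cdot2^{-(p+2)}=1-2^{-p-1},$$
because $r\mapsto r^{p+2}$ is convex. By the product structure $\mu_p(\boldsymbol t_n\in B)\le(1-2^{-p-1})^d$.

**Step 3. Conclusion of Theorem 1.** We now translate the bound into the inverse. Steps 1 and 2 give
$$e_p^p\ge1-N(1-2^{-p-1})^d,$$
which for $p=1$ is $e_1\ge1-N(3/4)^d$. If $N<(1-\varepsilon^p)(1-2^{-p-1})^{-d}$, then $e_p^p>\varepsilon^p$ for every choice of points, so such an $N$ is not admissible in the definition of the inverse. This proves the bounds on $N_p^{\mathrm{extr}}$. For the curse with $p=1$, take $\varepsilon_0=\frac12$ and $C=\frac54$. For $\varepsilon<\frac12$ we get $N_1^{\mathrm{extr}}(\varepsilon,d)\ge\frac12(\frac43)^d$. This is at least $(\frac54)^d$ as soon as $(\frac{16}{15})^d\ge2$, hence for all large $d$. $\blacksquare$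

We can test the bound on Section 1. There $d=1$, $t=\frac12$ and $a=\frac12$ gave $e_1=\frac12$, and Theorem 1 says $e_1\ge\frac14$.

## 5. Boxes smaller than half the weight of a point

Theorem 1 charges only the missed boxes. Equation (1) shows that for equal weights the caught boxes can be charged as well. A point of weight $\frac1N$ in a box of volume much smaller than $\frac1N$ overshoots so badly that the catch is worth nothing. Since $V$ concentrates at $\frac56d$, this happens for most boxes as long as $N$ is well below $e^{5d/6}$.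

**Step 1. A catch in a small box does not help.** This step replaces "missed" by "missed or too small". Let $a_n=\frac1N$ and let $k$ be the number of points in $B$. Suppose $v\le\frac1{2N}$. If $k=0$, then $|\Delta|=v$. If $k\ge1$, then $\Delta\ge\frac1N-v\ge2v-v=v$. In both cases $|\Delta|\ge v$, so by (2)
$$e_1\ge\mu\big(v\le\tfrac1{2N}\big)=\mu(V\ge\log2N).\tag{6}$$

**Step 2. Lower bound of Theorem 2.** Here Cantelli's inequality turns (6) into an explicit bound. Let $\kappa>0$ and $2N\le\exp(\frac56d-\kappa\sqrt d)$. Then by (6) and (4), with $S^2=\sigma^2d$ and $a=\kappa\sqrt d$,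
$$e_1\ge1-\mu\big(V-\tfrac56d\le-\kappa\sqrt d\big)\ge1-\frac{\sigma^2}{\sigma^2+\kappa^2}=\frac{\kappa^2}{\sigma^2+\kappa^2}.$$
The right side exceeds $\varepsilon$ exactly when $\kappa^2(1-\varepsilon)>\varepsilon\sigma^2$, that is, when $\kappa>\kappa_0:=\sigma\sqrt{\varepsilon/(1-\varepsilon)}$. So for each $\kappa>\kappa_0$ no $N\le\frac12\exp(\frac56d-\kappa\sqrt d)$ is admissible, and $N_1^{\mathrm{extr}}(\varepsilon,d)>\frac12\exp(\frac56d-\kappa\sqrt d)$. Letting $\kappa\downarrow\kappa_0$ gives the lower bound.

## 6. Independent uniform points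

For the upper bound let $\boldsymbol t_1,\dots,\boldsymbol t_N$ be i.i.d. uniform on $[0,1)^d$, with weights $\frac1N$. For a fixed box the count $k$ is binomial with parameters $N$ and $v$. The first thing to try is the variance bound: $\mathbb E|\Delta(B)|\le\sqrt{v(1-v)/N}\le v(Nv)^{-1/2}$, so by (2) and Tonelli's theorem
$$\mathbb E\,e_1\le N^{-1/2}E_\mu v^{-1/2}=N^{-1/2}\Big(\frac85\Big)^d,\qquad\text{because }\int_0^1 6\,\ell^{1/2}(1-\ell)\,d\ell=6\Big(\frac23-\frac25\Big)=\frac85.$$
This gives $\mathbb E\,e_1\le\varepsilon$ once $N\ge\varepsilon^{-2}(64/25)^d$, and $64/25=2.56$ is larger than $e^{5/6}\approx2.301$. The loss has a clear place. A typical box has $v^{-1/2}\approx e^{5d/12}\approx1.517^d$, below $1.6^d$, so the mean of $v^{-1/2}$ is carried by rare boxes of very small volume. For those boxes the variance bound can exceed $2v$, while the relative error is never more than $2$ on average. So we use the variance bound only on boxes that are not too small.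

**Step 1. Two bounds for one box.** We combine the trivial and the variance bound. Trivially $\mathbb E|\Delta(B)|\le\frac{\mathbb E k}N+v=2v$. Together with the variance bound and (2),
$$\mathbb E\,e_1\le E_\mu\min\{2,(Nv)^{-1/2}\}.\tag{7}$$

**Step 2. Split at the typical volume.** This step estimates (7). Let $N\ge s\exp(\frac56d+\kappa\sqrt d)$ with $s,\kappa>0$. On the event $V\le\frac56d+\kappa\sqrt d$ we have $Nv=Ne^{-V}\ge s$. Hence, using (4) for the second inequality,
$$\mathbb E\,e_1\le2\mu\big(V>\tfrac56d+\kappa\sqrt d\big)+s^{-1/2}\le\frac{2\sigma^2}{\sigma^2+\kappa^2}+s^{-1/2}.\tag{8}$$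

**Step 3. Upper bound of Theorem 2 and the rate.** It remains to choose the parameters. With $s=4/\varepsilon^2$ and $\kappa=\sigma\sqrt{4/\varepsilon-1}$ we have $\sigma^2+\kappa^2=4\sigma^2/\varepsilon$, so the right side of (8) is $\frac\varepsilon2+\frac\varepsilon2=\varepsilon$. Take $N=\lceil s\exp(\frac56d+\kappa\sqrt d)\rceil$. Since $\mathbb E\,e_1\le\varepsilon$, some realization has $e_1\le\varepsilon$, which is the upper bound. Taking $d$-th roots in both bounds gives $\lim_{d\to\infty}N_1^{\mathrm{extr}}(\varepsilon,d)^{1/d}=e^{5/6}$.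

## 7. The coefficient of $\sqrt d$

Only the last claim of Theorem 2 remains. The estimates are the same, but the central limit theorem for $V$ replaces Cantelli's inequality. It applies because $V$ is a sum of $d$ i.i.d. variables with mean $\frac56$ and positive finite variance $\sigma^2$.

**Step 1. Limit points from below.** We show that no limit point is less than $\Phi^{-1}(1-\varepsilon)$. Let $z<\Phi^{-1}(1-\varepsilon)$. If $\log2N\le\frac56d+z\sigma\sqrt d$, then (6) gives
$$e_1\ge\mu\big(V\ge\tfrac56d+z\sigma\sqrt d\big)=1-\Phi(z)-o(1),$$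
and the $o(1)$ depends neither on $N$ in this range nor on the point set. As $1-\Phi(z)>\varepsilon$, for large $d$ no such $N$ is admissible. Therefore
$$\frac{\log N_1^{\mathrm{extr}}(\varepsilon,d)-\frac56d}{\sigma\sqrt d}>z-\frac{\log2}{\sigma\sqrt d}$$
for large $d$, and every limit point is at least $z$. Let $z\uparrow\Phi^{-1}(1-\varepsilon)$.

**Step 2. Limit points from above.** We show that no limit point exceeds $\Phi^{-1}(1-\varepsilon/2)$. Let $z>\Phi^{-1}(1-\varepsilon/2)$. This number is positive since $1-\varepsilon/2>\frac12$, so $\kappa=z\sigma>0$ is allowed in (8). Take $\delta>0$, $s=e^{\delta\sqrt d}$ and $N=\lceil s\exp(\frac56d+\kappa\sqrt d)\rceil$. The first inequality in (8) gives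
$$\mathbb E\,e_1\le2(1-\Phi(z))+o(1)+e^{-\delta\sqrt d/2},$$
and $2(1-\Phi(z))<\varepsilon$, so $\mathbb E\,e_1<\varepsilon$ for large $d$. Hence $\log N_1^{\mathrm{extr}}(\varepsilon,d)\le\log N=\frac56d+(z\sigma+\delta)\sqrt d+o(1)$, and every limit point is at most $z+\delta/\sigma$. Let $\delta\downarrow0$ and then $z\downarrow\Phi^{-1}(1-\varepsilon/2)$. $\blacksquare$

## 8. The same estimates for other $p$ and for boxes anchored at the origin

**Remark 4 (general $p$).** For all $1\le p<\infty$ and $\varepsilon\in(0,1)$,
$$\liminf_{d\to\infty}N_p^{\mathrm{extr}}(\varepsilon,d)^{1/d}\ge\exp\Big(\frac1{p+1}+\frac1{p+2}\Big).$$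
Step 1 of Section 5 shows $|\Delta|\ge v$ whenever $v\le\frac1{2N}$, so (2) gives $e_p^p\ge\mu_p(v\le\frac1{2N})$. Let $M=\frac1{p+1}+\frac1{p+2}$ and $\eta>0$. If $2N\le e^{(M-\eta)d}$, then $e_p^p\ge\mu_p(V\ge(M-\eta)d)\to1$ by the law of large numbers, and $1>\varepsilon^p$. So $N_p^{\mathrm{extr}}(\varepsilon,d)>\frac12e^{(M-\eta)d}$ for large $d$. Let $\eta\downarrow0$.

**Remark 5 (star $L_1$ discrepancy).** Use only the boxes $[\boldsymbol0,\boldsymbol x)$, with equal weights and with integration over $\boldsymbol x\in[0,1]^d$. The initial value is $\int\prod x_j\,d\boldsymbol x=2^{-d}$. The normalized error is the mean of $|\Delta/v|$ under the law with density $\prod2x_j$. Under this law $E\,x_j^s=\frac2{2+s}$, so the $-\log x_j$ are i.i.d. exponential of rate $2$, and $V$ has mean $\frac12d$ and variance $\frac14d$. Inequality (6) and the first inequality in (8), with $\frac56$ replaced by $\frac12$, hold verbatim, since their proofs used only the number of points in one box and its volume. By (4), if $2N\le\exp(\frac12d-\kappa\sqrt d)$ then the normalized error is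 at least $\kappa^2/(\frac14+\kappa^2)$. If $N\ge s\exp(\frac12d+\kappa\sqrt d)$, then its mean for uniform random points is at most $\frac12/(\frac14+\kappa^2)+s^{-1/2}$. Choosing $\kappa$ and $s$ large, depending only on $\varepsilon$, we see that the inverse of the star $L_1$ discrepancy also suffers from the curse, with exact rate $e^{1/2}$ for every $\varepsilon\in(0,1)$.

## 9. What free weights change

Step 1 of Section 5 breaks down when the weights are free. A point of small weight in a small box need not overshoot, as weight $\frac12$ showed in dimension one. What survives for arbitrary real weights is the argument with missed boxes, and it can be sharpened by counting only boxes of typical volume.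

**Remark 6 (arbitrary real weights).** Let $C<\frac23e^{5/6}\approx1.53$. If $N\le C^d$, then for all points and all real weights $e_1$ is bounded below by a quantity that tends to $1$ as $d\to\infty$. To see this, note that $\{B:\boldsymbol t\in B\}$ is the set $x_j\le t_j<y_j$ for all $j$, of Lebesgue measure
$$\prod_jt_j(1-t_j)\le4^{-d}.$$
Let $c=e^{-(5/6-\eta)d}$ with $\eta>0$. The density of $\mu$ is at most $6^dc$ on $\{v\le c\}$, so $\mu(\boldsymbol t\in B,\ v\le c)\le6^dc\,4^{-d}=c(3/2)^d$. A box with $v\le c$ that contains no $\boldsymbol t_n$ has relative error $1$, hence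
$$e_1\ge1-\mu\big(V<(\tfrac56-\eta)d\big)-Nc(3/2)^d.\tag{9}$$
The first subtracted term tends to $0$ by the law of large numbers. The second is at most $\big(\frac32Ce^{-5/6+\eta}\big)^d$, which tends to $0$ if $\eta$ is small enough. This improves the rate $\frac43$ of Theorem 1.

Let us locate the loss in (9). Put
$$m(\boldsymbol t)=\prod_{j=1}^d6t_j(1-t_j),$$
the product that appeared in (1). It is a probability density on $[0,1]^d$, and $\{B\ni\boldsymbol t\}$ has Lebesgue measure $6^{-d}m(\boldsymbol t)$. So the bound for one point is really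
$$\mu(\boldsymbol t\in B,\ v\le c)\le c\,m(\boldsymbol t),\tag{10}$$
and (9) used the worst value $m=(3/2)^d$, attained only at the center of the cube. Under the density $m$ the value of $m(\boldsymbol t)$ is typically much smaller. Each coordinate has density $6t(1-t)$, and
$$E\log t=6\int_0^1(t-t^2)\log t\,dt=6\Big(-\frac14+\frac19\Big)=-\frac56,$$
with the same value for $E\log(1-t)$. Thus $\log m$ has mean $d(\log6-\frac53)\approx0.125\,d$, and $m$ is typically about $1.133^d$. If every point had $m(\boldsymbol t_n)$ at most about this size, the argument for (9) would give the rate $e^{5/6}/(6e^{-5/3})=e^{5/2}/6$, which is the rate in Theorem 3.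

But nothing forbids points near the center, where a single point reaches many more boxes. This is the exact place where the union bound stops. For nonnegative weights we shall show that such points contribute little to typical boxes. The cure is to study boxes and points jointly.

## 10. A random box together with a random point in it

**Definition (the laws $P_{\boldsymbol t}$ and $J$).** For $\boldsymbol t\in(0,1)^d$ let $P_{\boldsymbol t}$ be the uniform law on $\{B\ni\boldsymbol t\}=\{x_j\le t_j<y_j\ \forall j\}$. It has density $\frac{6^d}{m(\boldsymbol t)}\mathbf 1[\boldsymbol t\in B]$, and under it the $x_j$ and $y_j$ are independent and uniform on $[0,t_j]$ and $[t_j,1]$. Let $J$ be the law of pairs $(B,\boldsymbol t)$ with density $6^d\mathbf 1[\boldsymbol t\in B]$.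

Integrating the density of $J$ over $\boldsymbol t$ gives $6^dv(B)$, so under $J$ we have $B\sim\mu$, and given $B$ the point is uniform in $B$. Integrating over $B$ gives $m(\boldsymbol t)$, so under $J$ we have $\boldsymbol t\sim m$, and given $\boldsymbol t$ the box has law $P_{\boldsymbol t}$. For example, for $d=1$ and $t=\frac12$ the law $P_t$ is uniform on the square $[0,\frac12]\times[\frac12,1]$ up to a null set. Its area is $\frac14=\frac16m(\frac12)$, with $m(\frac12)=\frac32$.

Put
$$i(B,\boldsymbol t)=-\log\big(v(B)m(\boldsymbol t)\big)=V-\log m(\boldsymbol t).$$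
This is the logarithm of the density of $J$ with respect to $\mu\otimes m$, because $6^d/(6^dv\,m)=1/(vm)$ on $\{\boldsymbol t\in B\}$. Since the marginals of $J$ are $\mu$ and $m$,
$$E_m\log m=d\big(\log6-\tfrac53\big),\qquad E_J\,i=E_\mu V-E_m\log m=d\big(\tfrac56-\log6+\tfrac53\big)=I\,d.\tag{11}$$
The density of $J$ is a product over coordinates, so under $J$ the quantity $i$ is a sum of $d$ i.i.d. terms $-\log(y_j-x_j)-\log(6t_j(1-t_j))$. Their variance $s^2$ is finite, since $-\log\ell$ has variance $\frac{13}{36}$ under $\mu$ and $\log t$, $\log(1-t)$ are square integrable against $6t(1-t)$. Also $s>0$, since given $t_j$ the length $y_j-x_j$ is not constant.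

Finally, for weights $a_n$ put
$$q(B)=\frac1{v(B)}\sum_na_n\mathbf 1[\boldsymbol t_n\in B].$$
Since $\Delta/v=q-1$, equation (2) says
$$e_1=E_\mu|1-q|.\tag{12}$$

## 11. Sampling the points from the density $m$

For the upper bound in Theorem 3, draw $\boldsymbol t_1,\dots,\boldsymbol t_N$ i.i.d. from $m$ and give $\boldsymbol t_n$ the weight $a_n=\frac1{N\,m(\boldsymbol t_n)}$, which is positive and finite almost surely. For a fixed box with $v>0$, $q(B)$ is an average of i.i.d. variables,
$$q(B)=\frac1N\sum_{n=1}^NX_n,\qquad X_n=\frac{\mathbf 1[\boldsymbol t_n\in B]}{v(B)m(\boldsymbol t_n)},\qquad\mathbb E X_n=\frac1v\int_Bd\boldsymbol t=1.$$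
When $\boldsymbol t_n\in B$ we have $X_n=e^{i(B,\boldsymbol t_n)}$, and $i$ concentrates at $Id$ under $J$. This is the source of the rate.

The plain second moment loses again. By Cauchy–Schwarz, $\mathbb E\,e_1\le N^{-1/2}(E_\mu\mathbb E X_1^2)^{1/2}$. Here $\mathbb E X_1^2=\frac1v\int_B\frac{d\boldsymbol t}{v\,m}$, so $E_\mu\mathbb E X_1^2=E_J\,e^i$. In one coordinate
$$\int_0^t\!\int_t^1\frac{dy\,dx}{y-x}=\int_0^t\big(\log(1-x)-\log(t-x)\big)dx=-t\log t-(1-t)\log(1-t),$$
so the factor of $E_Je^i$ for one coordinate is
$$6\int_0^1\frac{-t\log t-(1-t)\log(1-t)}{6\,t(1-t)}\,dt=2\int_0^1\frac{-\log t}{1-t}\,dt=\frac{\pi^2}3.$$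
This route needs about $(\pi^2/3)^d\approx3.29^d$ points, far more than $2.03^d$, because $E_Je^i$ is dominated by pairs with atypically large $i$. So we truncate at the typical size.

**Step 1. Truncation.** This step separates the terms to which the variance bound is applied from the rest. Let $\tau>0$ and write $q=q'+q''$, where $q'$ collects the terms with $X_n\le\tau$. Since $\mathbb Eq=1$ and $q''\ge0$,
$$\mathbb E|q-1|\le\mathbb E|q'-\mathbb Eq'|+\mathbb E|q''-\mathbb Eq''|\le\sqrt{\operatorname{Var}q'}+2\,\mathbb Eq''.$$
Here
$$\operatorname{Var}q'\le\frac1N\mathbb E\big[X_1^2\,\mathbf 1[X_1\le\tau]\big]\le\frac{\tau\,\mathbb E X_1}N=\frac\tau N,$$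
and
$$\mathbb Eq''=\mathbb E\big[X_1\,\mathbf 1[X_1>\tau]\big]=\frac1v\int_B\mathbf 1[i(B,\boldsymbol t)>\log\tau]\,d\boldsymbol t.$$

**Step 2. Average over boxes.** We now pass from one box to $e_1$. Given $B$, the point is uniform in $B$ under $J$, so integrating the last expression over $\mu$ gives $J(i>\log\tau)$. By (12),
$$\mathbb E\,e_1\le\sqrt{\tau/N}+2J(i>\log\tau).$$

**Step 3. Choice of $\tau$ and $N$.** We make each of the two terms at most $\frac\varepsilon2$. Take $\tau=\exp(Id+\kappa\sqrt d)$ with $\kappa=2s/\sqrt\varepsilon$, and $N=\lceil4\tau/\varepsilon^2\rceil$. The first term is at most $\frac\varepsilon2$. By (11) and Chebyshev's inequality, $2J(i>Id+\kappa\sqrt d)\le\frac{2s^2d}{\kappa^2d}=\frac\varepsilon2$. So $\mathbb E\,e_1\le\varepsilon$, and some realization has $e_1\le\varepsilon$. Since $\tau\ge1$, we have $N\le5\tau/\varepsilon^2$, and therefore $\log N_1^+(\varepsilon,d)\le Id+\kappa\sqrt d+\log(5/\varepsilon^2)=Id+O_\varepsilon(\sqrt d)$.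

## 12. Nonnegative weights as a measure on pairs

For the lower bound let $a_n\ge0$ and $e_1\le\varepsilon<1$. Write $N=e^{(I-\delta)d}$, and assume $\delta>0$, since otherwise $N\ge e^{Id}$ and there is nothing to prove. A point with a zero coordinate lies in $B$ only if some $x_j=0$, which is a null set of boxes. We may replace such a point by any point of $(0,1)^d$ with weight $0$ without changing $e_1$. So all $\boldsymbol t_n$ lie in $(0,1)^d$.

The plan is to make (10) work with the typical value of $m$. We spread the weights into a measure on pairs $(B,\boldsymbol t_n)$ and cut it down until its $B$-marginal is at most $\mu$. Then we read $\log m(\boldsymbol t_n)$ off the *box* through a function $F(B)$. Since the $B$-marginal is at most $\mu$, the box is typical, and so $m(\boldsymbol t_n)$ cannot be too large for most of the mass.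

**Step 1. The measure $\lambda$ and its cut-down $\lambda_w$.** This step encodes $e_1\le\varepsilon$ as a statement about masses. Let
$$\lambda=\sum_na_nm(\boldsymbol t_n)\,P_{\boldsymbol t_n}\otimes\delta_{\boldsymbol t_n},$$
a measure on pairs $(B,\boldsymbol t)$. It is a positive measure because $a_n\ge0$. As $P_{\boldsymbol t}$ has density $\frac{6^d}{m(\boldsymbol t)}\mathbf 1[\boldsymbol t\in B]$, the $B$-marginal of $\lambda$ has density $\sum_na_n6^d\mathbf 1[\boldsymbol t_n\in B]=6^dv\,q$. So the $B$-marginal is $q\,d\mu$, and the mass of $\lambda$ is $E_\mu q\le1+\varepsilon\le2$ by (12). Let $w(B)=\min(1,q)/q$, with $w=0$ if $q=0$, and let $\lambda_w=w\lambda$. Then $\lambda_w\le\lambda$, the $B$-marginal of $\lambda_w$ is $\min(1,q)\,d\mu\le d\mu$, and its mass is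
$$E_\mu\min(1,q)=1-E_\mu(1-q)^+\ge1-\varepsilon.\tag{13}$$
As an example, take $d=1$, $N=1$, $t=\frac12$, $a=\frac12$, where $e_1=\frac12$. Then $\lambda$ has mass $a\,m(\frac12)=\frac34$. So $E_\mu(1-q)=\frac14$ and $E_\mu|1-q|=\frac12$, whence $E_\mu(1-q)^+=\frac38$. The mass of $\lambda_w$ is $\frac58$, which is indeed at least $1-\frac12$.

**Step 2. A function of the box that sees $m(\boldsymbol t)$.** We need a function of $B$ alone that is close to $\log m(\boldsymbol t)$ under $P_{\boldsymbol t}$. Put
$$\varphi(x,y)=\log6+2+\log x+\log(1-y),\qquad F(B)=\sum_{j=1}^d\varphi(x_j,y_j).$$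
Since $\frac1t\int_0^t(1+\log x)\,dx=\log t$ and $\frac1{1-t}\int_t^1(1+\log(1-y))\,dy=\log(1-t)$,
$$E_{P_{\boldsymbol t}}F=\sum_j\log\big(6t_j(1-t_j)\big)=\log m(\boldsymbol t).$$
For $x$ uniform on $[0,t]$, $-\log(x/t)$ is exponential of rate $1$, so $\log x$ has variance $1$. The same holds for $\log(1-y)$ with $y$ uniform on $[t,1]$. By independence
$$\operatorname{Var}_{P_{\boldsymbol t}}F=2d\qquad\text{for every }\boldsymbol t\in(0,1)^d.$$

**Step 3. The law of $F$ under $\mu$.** Next we need the typical size of $F$ for a $\mu$-random box. Conditioning on $\boldsymbol t$ under $J$ gives $E_\mu F=E_JF=E_m\log m=d(\log6-\frac53)$. For the variance, under $\mu$ the density of $x_j$ is $\int_x^16(y-x)\,dy=3(1-x)^2$, and with $u=1-y_j$ the density of $u$ is $\int_0^y6(y-x)\,dx=3y^2=3(1-u)^2$. For such a variable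
$$E\,u^r=3\int_0^1u^r(1-u)^2du=\frac{6}{(1+r)(2+r)(3+r)}=\frac1{1+r}\cdot\frac2{2+r}\cdot\frac3{3+r}\qquad(r\ge0),$$
so $-\log x_j$ and $-\log(1-y_j)$ are each distributed as a sum of independent exponentials of rates $1,2,3$, with variance $1+\frac14+\frac19=\frac{49}{36}$. They are not independent of each other, but $\operatorname{Var}(X+Y)\le2\operatorname{Var}X+2\operatorname{Var}Y$ gives, summing over the independent coordinates,
$$\operatorname{Var}_\mu F\le4\cdot\tfrac{49}{36}\,d=\tfrac{49}9\,d.$$

**Step 4. Most pairs under $\lambda_w$ have $i$ close to $Id$ or larger.** This step removes three exceptional sets. Let $\eta=\delta/6$. The $B$-marginal of $\lambda_w$ is at most $\mu$, so by Chebyshev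
$$\lambda_w\big(V<(\tfrac56-\eta)d\big)\le\frac{13/36}{\eta^2d},\qquad\lambda_w\big(F>d(\log6-\tfrac53+\eta)\big)\le\frac{49/9}{\eta^2d}.$$
For the third set use $\lambda_w\le\lambda$. By Step 2 and Chebyshev, $P_{\boldsymbol t_n}(F<\log m(\boldsymbol t_n)-\eta d)\le\frac{2d}{\eta^2d^2}$ for each $n$, and $\lambda$ has mass at most $2$, so
$$\lambda_w\big(\log m(\boldsymbol t)>F+\eta d\big)\le\frac{2\cdot2}{\eta^2d}.$$
Outside these three sets
$$i=V-\log m(\boldsymbol t)\ge(\tfrac56-\eta)d-F-\eta d\ge(\tfrac56-\eta)d-d(\log6-\tfrac53+\eta)-\eta d=(I-3\eta)d=(I-\tfrac\delta2)d.$$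
The three bounds sum to $\big(\frac{13}{36}+\frac{49}9+4\big)\frac{36}{\delta^2d}=\frac{13+196+144}{\delta^2d}=\frac{353}{\delta^2d}$. With (13),
$$\lambda_w\big(i\ge(I-\tfrac\delta2)d\big)\ge1-\varepsilon-\frac{353}{\delta^2d}.\tag{14}$$

**Step 5. Few points cannot carry such pairs.** Now (10) bounds the same mass from above, with the actual value $m(\boldsymbol t_n)$ instead of the worst one. Put $c=e^{-(I-\delta/2)d}$. The condition $i\ge(I-\frac\delta2)d$ means $v(B)m(\boldsymbol t)\le c$. The measure $\lambda_w$ is carried by pairs $(B,\boldsymbol t_n)$ with $\boldsymbol t_n\in B$, and its $B$-marginal is at most $\mu$. Hence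
$$\lambda_w\big(i\ge(I-\tfrac\delta2)d\big)\le\mu\Big(\exists n:\ \boldsymbol t_n\in B,\ v(B)\le\frac c{m(\boldsymbol t_n)}\Big)\le\sum_n6^d\int_{B\ni\boldsymbol t_n,\ v\le c/m(\boldsymbol t_n)}v\,dB.$$
In the $n$-th integral the integrand is at most $c/m(\boldsymbol t_n)$ and the domain has measure at most $6^{-d}m(\boldsymbol t_n)$. So each summand is at most $c$, and the sum is at most $Nc=e^{(I-\delta)d-(I-\delta/2)d}=e^{-\delta d/2}$.

**Step 6. Conclusion of Theorem 3.** It remains to compare the two bounds. Step 5 and (14) give
$$1-\varepsilon\le\frac{353}{\delta^2d}+e^{-\delta d/2}.$$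
Write $\delta=\kappa/\sqrt d$. Then $\delta^2d=\kappa^2$ and $\delta d=\kappa\sqrt d\ge\kappa$, so $1-\varepsilon\le353\,\kappa^{-2}+e^{-\kappa/2}$. The right side tends to $0$ as $\kappa\to\infty$ and $1-\varepsilon>0$ is fixed, so $\kappa\le\kappa(\varepsilon)$ for a finite $\kappa(\varepsilon)$ that depends only on $\varepsilon$. Therefore $\log N=(I-\delta)d=Id-\kappa\sqrt d\ge Id-\kappa(\varepsilon)\sqrt d$ for every admissible $N$. Together with Section 11 this proves Theorem 3. $\blacksquare$

**Remark 7 (signed weights).** Nonnegativity entered in Step 1 and, through $\lambda_w\le\lambda$ with $\lambda$ of mass at most $2$, in Step 4. With signed weights $\lambda$ is a signed measure and $E_\mu q\le2$ no longer bounds its total variation, so the third Chebyshev estimate has no support. For arbitrary real weights the curse still holds by Theorem 1. The results above place the rate between $\frac23e^{5/6}\approx1.53$, from Remark 6, and $e^{5/2}/6\approx2.03$, since nonnegative weights are real weights. They do not determine its exact value. Likewise, for equal weights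 the coefficient of $\sqrt d$ in $\log N_1^{\mathrm{extr}}$ is confined by Theorem 2 to $\sigma\cdot[\Phi^{-1}(1-\varepsilon),\Phi^{-1}(1-\varepsilon/2)]$ but not determined.
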